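\title{Unramified Brauer classes without Azumaya maximal orders in dimension three and higher}

\begin{abstract}
Let $X$ be a regular integral noetherian affine scheme of dimension $d$ with function field $K$, let $\alpha\in\operatorname{Br}(X)$, and let $D$ be the central division $K$-algebra in the class of $\alpha$. We study whether $D$ extends to an Azumaya algebra on $X$. For every prime power $n\ge 2$ and every $d\ge n+1$ we construct a class of index $n$ for which it does not; the case $n=2$ gives counterexamples in dimensions $3$, $4$ and $5$. Conversely, $D$ always extends when its index is at least $d$. For $d\le 6$ this determines exactly which indices can fail. The counterexample is the generic fiber of a family whose twisted $K$-theory comes from representations of $SL_N\times\mathbb G_m^2$, and the obstruction is an $(n+1)$-st Chern class that is detected modulo $p$ on a special fiber.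
\end{abstract}

\section{The question and the results}\label{sec:intro}

Let $X=\operatorname{Spec}R$ be a regular integral noetherian affine scheme of dimension $d$, with function field $K$. An \emph{Azumaya algebra of degree $N$} on $X$ is an $R$-algebra $A$ that is finitely generated projective of rank $N^2$ as an $R$-module and becomes isomorphic to the matrix algebra $M_N$ on an \'etale cover. The Brauer group $\operatorname{Br}(X)$ is the group, under tensor product, of classes of Azumaya algebras, where $A$ and $B$ have the same class if $A\otimes\operatorname{End}(\mathcal E)\cong B\otimes\operatorname{End}(\mathcal E')$ for vector bundles $\mathcal E,\mathcal E'$ of positive rank. We call the elements of $\operatorname{Br}(X)$ \emph{unramified} classes.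

Let $\alpha\in\operatorname{Br}(X)$, and let $D$ be the central division $K$-algebra in the class $\alpha_K\in\operatorname{Br}(K)$. Its degree is the \emph{index} $\operatorname{ind}(\alpha_K)$. Every central simple $K$-algebra in the class $\alpha_K$ is a matrix algebra over $D$, so the degree of every Azumaya algebra that represents $\alpha$ is a multiple of $\operatorname{ind}(\alpha_K)$. It is natural to ask whether this lower bound, which is read off at the generic point, is attained on all of $X$.

An \emph{Azumaya maximal order} for $D$ is an Azumaya $R$-algebra $B$ with $B\otimes_RK\cong D$. By the theorem of Auslander and Goldman, $\operatorname{Br}(X)\to\operatorname{Br}(K)$ is injective for regular integral $X$, so such a $B$ has class $\alpha$; its degree is $\operatorname{ind}(\alpha_K)$. Conversely, if $B$ has class $\alpha$ and degree $\operatorname{ind}(\alpha_K)$, then $B\otimes_RK$ is a matrix algebra over $D$ of the same degree as $D$, hence equal to $D$. So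
\begin{equation}\label{eq:equiv}
\begin{gathered}
D\text{ has an Azumaya maximal order over }X\\
\iff\ \alpha\text{ is the class of an Azumaya algebra of degree }\operatorname{ind}(\alpha_K)\text{ on }X.
\end{gathered}
\end{equation}

For $d\le2$ every unramified class has an Azumaya maximal order. For $d\ge6$ this fails: Antieau and Williams constructed regular integral noetherian affine schemes of dimension $6$ with unramified classes whose division algebras have no Azumaya maximal order. The intermediate dimensions were left open, and the following problem is posed in \cite{AAS}.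

\medskip
\noindent\textbf{Problem.} \emph{For each $d\in\{3,4,5\}$, decide whether, for every regular integral noetherian affine scheme $X$ of dimension $d$ and every $\alpha\in\operatorname{Br}(X)$, the division algebra $D$ of $\alpha_K$ has an Azumaya maximal order over $X$.}
\medskip

The answer is negative in all three cases, and in fact for every $d\ge3$.

\begin{theorem}\label{thm:A}
Let $n=p^r\ge2$ be a prime power and let $d\ge n+1$. There are a regular integral noetherian affine scheme $X$ of dimension $d$ and a class $\alpha\in\operatorname{Br}(X)$ with $\operatorname{ind}(\alpha_K)=n$ such that no Azumaya algebra of degree $n$ on $X$ has class $\alpha$. Consequently the division algebra $D$ of $\alpha_K$ has no Azumaya maximal order over $X$.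
\end{theorem}

For $n=2$ we obtain a threefold $X$ such that $X$, $X\times\mathbb A^1$ and $X\times\mathbb A^2$ carry unramified classes of index $2$ whose quaternion division algebras have no Azumaya maximal order. This settles the Problem. The next theorem is not needed for that; it shows that the bound $d\ge n+1$ in Theorem~\ref{thm:A} cannot be lowered.

\begin{theorem}\label{thm:B}
Let $X$ be a regular integral noetherian affine scheme of dimension $d$, and let $\alpha\in\operatorname{Br}(X)$ have $\operatorname{ind}(\alpha_K)=n\ge d$. Then $D$ has an Azumaya maximal order over $X$.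
\end{theorem}

\begin{corollary}\label{cor:C}
Let $d\le6$ and $n\ge1$. Every class of index $n$ on every regular integral noetherian affine scheme of dimension $d$ has an Azumaya maximal order if and only if $n=1$ or $n\ge d$.
\end{corollary}

\begin{proof}
If $n=1$, then $D=K$ and $\mathcal O_X$ is an Azumaya maximal order. If $n\ge d$, apply Theorem~\ref{thm:B}. If $2\le n<d\le6$, then $n\in\{2,3,4,5\}$ is a prime power and Theorem~\ref{thm:A} applies.
\end{proof}

Thus in dimension $3$ exactly the index $2$ can fail, in dimension $4$ exactly the indices $2,3$, and in dimension $5$ exactly the indices $2,3,4$. For $d\ge7$ the indices $2\le n<d$ that are not prime powers are not settled here.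

Section~\ref{sec:twisted} translates the problem into one about vector bundles twisted by $\alpha$, explains why $d=n+1$ is the threshold to expect, and describes the strategy. Sections~\ref{sec:X0}--\ref{sec:proofA} prove Theorem~\ref{thm:A}, and Section~\ref{sec:B}, which depends only on Section~\ref{sec:twisted}, proves Theorem~\ref{thm:B}.

\section{Twisted vector bundles}\label{sec:twisted}

\subsection{From algebras to modules}

We use Morita equivalence in the following form. If $\mathcal E$ is a vector bundle of positive rank on a scheme, then $\mathcal Q\mapsto\mathcal E\otimes\mathcal Q$ is an equivalence from quasi-coherent sheaves to quasi-coherent left $\operatorname{End}(\mathcal E)$-modules, with inverse $\mathcal T\mapsto\mathcal{H}om_{\operatorname{End}(\mathcal E)}(\mathcal E,\mathcal T)$. If $\mathcal T=\mathcal E\otimes\mathcal Q$ is a vector bundle, then so is $\mathcal Q$, because $\mathcal Q$ is locally a direct summand of $\mathcal T$, and $\operatorname{rk}\mathcal T=\operatorname{rk}\mathcal E\cdot\operatorname{rk}\mathcal Q$.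

Let $A$ be an Azumaya algebra of degree $N$ on a noetherian scheme. A \emph{twisted bundle of rank $e$} (for $A$) is a left $A$-module that is locally free of rank $Ne$ over the structure sheaf. Where $A\cong\operatorname{End}(\mathcal E)$, twisted bundles of rank $e$ correspond to vector bundles $\mathcal Q$ of rank $e$, which explains the normalization. The algebra $A$ itself is a twisted bundle of rank $N$.

\begin{lemma}\label{lem:dict}
Let $R$ be a noetherian domain, $A$ an Azumaya $R$-algebra of degree $N$, and $e\ge1$. There is an Azumaya $R$-algebra of degree $e$ in the class of $A$ if and only if there is a twisted bundle of rank $e$ for $A$.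
\end{lemma}

\begin{proof}
Let $B$ have degree $e$ and $A\otimes\operatorname{End}(\mathcal E)\cong B\otimes\operatorname{End}(\mathcal E')$. Since $B\otimes B^{\mathrm{op}}\cong\operatorname{End}_R(B)$, we get $A\otimes B^{\mathrm{op}}\otimes\operatorname{End}(\mathcal E)\cong\operatorname{End}(\mathcal F)$ with $\mathcal F=B\otimes\mathcal E'$, and comparing ranks gives $\operatorname{rk}\mathcal F=Ne\operatorname{rk}\mathcal E$. The module $T=\operatorname{Hom}_{\operatorname{End}(\mathcal E)}(\mathcal E,\mathcal F)$ is projective of rank $Ne$ over $R$, and it is a left $A$-module because $A$ commutes with $\operatorname{End}(\mathcal E)$ on $\mathcal F$.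

Conversely, let $T$ be a twisted bundle of rank $e$ and $C=\operatorname{End}_A(T)$. The formation of $C$ commutes with flat base change, since $T$ is finitely presented. On an \'etale cover, $A=\operatorname{End}(\mathcal E)$ with $\mathcal E$ free of rank $N$, and $T=\mathcal E\otimes\mathcal Q$ with $\mathcal Q$ projective of rank $e$. There $C=\operatorname{End}(\mathcal Q)$, and the natural map $A\otimes C\to\operatorname{End}_R(T)$ is the isomorphism $\operatorname{End}(\mathcal E)\otimes\operatorname{End}(\mathcal Q)\to\operatorname{End}(\mathcal E\otimes\mathcal Q)$. Hence $C$ is an Azumaya algebra of degree $e$ and class $-[A]$, and $C^{\mathrm{op}}$ has degree $e$ and class $[A]$.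
\end{proof}

Over the field $K$, if $A_K\cong M_{N/n}(D)$ with $\deg D=n$, the simple left $A_K$-module is $D^{N/n}$, of dimension $n^2\cdot N/n=Nn$. It is the unique twisted bundle of rank $n$ over $K$. By \eqref{eq:equiv} and Lemma~\ref{lem:dict}, the Problem asks whether this module extends to a twisted bundle on $X$.

\subsection{Which answer to expect}

Let $T$ be a finitely generated $A$-submodule that spans the simple $A_K$-module. Its double $R$-dual is again a left $A$-module with the same generic fiber, and it is reflexive over $R$. Reflexive modules over regular local rings of dimension at most $2$ are free, so for $d\le2$ the double dual is a twisted bundle of rank $n$. In higher dimension this fails, and one passes to $K$-theory. Since $R$ is regular, $T$ has a finite resolution by twisted bundles. This gives a virtual twisted bundle of rank $n$, and after adding $a$ copies of $A$ an actual twisted bundle of rank $n+aN$. One then tries to split off $A$ again, $a$ times. At a geometric point, an element of a twisted bundle of rank $q$ is a $q\times N$ matrix, and it generates a copy of $A$ exactly when this matrix has rank $N$. The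 matrices of smaller rank have codimension $q-N+1$, so one expects to avoid them over a $d$-dimensional base when $q-N+1>d$. The last step has $q=n+N$ and needs $n\ge d$. This is Theorem~\ref{thm:B}.

For $d\ge n+1$ the count fails in codimension $n+1$, and there is a natural obstruction in that codimension: a bundle of rank $n$ has $c_{n+1}=0$. The difficulty is that a single virtual bundle of rank $n$ with $c_{n+1}\neq0$ proves nothing. We may choose any class of rank $n$ in twisted $K$-theory, so we have to know all of them and show that every one is obstructed. This suggests a scheme $X$ whose twisted $K$-theory is as small as possible.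

\subsection{Strategy for Theorem~\ref{thm:A}}\label{subsec:strategy}

Let $N=n(n+1)$, let $\widetilde\Gamma=SL_N\times\mathbb G_m^2$, and let $\Gamma=\widetilde\Gamma/\mu_n$. A $\Gamma$-torsor gives an Azumaya algebra of degree $N$ whose class is killed by $n$, and its twisted bundles are, up to duality, the $\widetilde\Gamma$-equivariant bundles on the torsor on which $\mu_n$ acts by the identity character.

\begin{enumerate}
\item We construct an affine variety $X_0$ of dimension $n+1$ over $\mathbb Q$ with a $\widetilde\Gamma$-torsor such that, for every virtual representation $\rho$ of rank $n$ on which $\mu_n$ acts by the identity character, the associated virtual bundle has $c_{n+1}\ne0$ (Sections~\ref{sec:X0} and~\ref{sec:chern}). The Brauer class is trivial on $X_0$, so $X_0$ is only a test object.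
\item We embed $X_0$ in a quotient $Y=E^\circ/\Gamma$, with $E^\circ$ open in a representation. All twisted $K$-classes on $Y$ come from representations, but the dimension of $Y$ is large.
\item To cut the dimension down to $n+1$ we cannot pass to a closed subvariety, which may carry new $K$-classes. Restriction to \emph{open} subsets is surjective on $K$-theory of coherent sheaves, and a generic fiber is a limit of open subsets. So we realize $X_0$ as the fiber over $0$ of a map $\mathcal X\to\mathbb A^s$, where $\mathcal X$ is a vector bundle over $Y$, and let $X$ be the generic fiber (Section~\ref{sec:family}).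
\item A twisted bundle of rank $n$ on $X$ has the class of some $\rho$, so $c_{n+1}(\rho)$ vanishes generically. Specialization to $X_0$ contradicts (1) (Section~\ref{sec:proofA}).
\end{enumerate}

\subsection{Conventions for Sections~\ref{sec:X0}--\ref{sec:proofA}}\label{subsec:conv}

Throughout, $k=\mathbb Q$, $n=p^r\ge2$, $N=n(n+1)$, $V=k^N$, and $\widetilde\Gamma$, $\Gamma$ are as above, with $\mu_n\subset SL_N$ the scalar matrices. The coordinate characters of $\mathbb G_m^2$ are $\chi_1,\chi_2$.

\emph{Torsors.} Torsors are taken in the flat topology and carry right actions; a left action $gx$ is also used as the right action $x\cdot g=g^{-1}x$. Let $P\to B$ be a torsor under a linear algebraic group $H$ and let $F$ be a $k$-scheme with a left $H$-action. We write $P\times^HF$ for the quotient of $P\times F$ by $(xg,\xi)\sim(x,g\xi)$. By descent it exists as a scheme, affine over $B$, if $F$ is affine; it also exists, proper over $B$ with a relatively ample line bundle, if $F$ is projective with an $H$-equivariant ample line bundle. In both cases $P\times F\to P\times^HF$ is an $H$-torsor, and $P\times^HF\to B$ is smooth if $F$ is smooth.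 Pullback is an equivalence from coherent sheaves on $B$ to $H$-equivariant coherent sheaves on $P$; for a representation $F$, the vector bundle $P\times^HF$ corresponds to $F\otimes\mathcal O_P$. An equivariant morphism $P\to P'$ between $H$-torsors descends to a morphism $B\to B'$ of the bases and identifies $P$ with the pullback of $P'$. If $P$ is the torsor of frames $\varphi\colon F\otimes\mathcal O\cong\mathcal W$ of a bundle $\mathcal W$, with $\varphi\cdot g=\varphi\circ g$, then $[\varphi,\xi]\mapsto\varphi(\xi)$ identifies the bundle associated with $F$ with $\mathcal W$.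

\emph{Weights.} If $\widetilde\Gamma$ acts on a scheme and $\mu_n$ acts trivially, then every $\widetilde\Gamma$-equivariant coherent sheaf is a direct sum $\bigoplus_{w\in\mathbb Z/n}\mathcal F^{(w)}$, where $\zeta\in\mu_n$ acts on $\mathcal F^{(w)}$ by $\zeta^w$. The summands are equivariant subsheaves because $\mu_n$ is central. We call $w$ the \emph{weight}. Weights add under tensor product and change sign under duality, and sheaves of weight $0$ are the same as $\Gamma$-equivariant sheaves. A superscript $(1)$ on a Grothendieck group denotes its weight-$1$ summand. The representation ring $R(SL_N)$ is the polynomial ring $\mathbb Z[\lambda^1,\dots,\lambda^{N-1}]$ on $\lambda^j=[\Lambda^jV]$, which has weight $j$, and $R(\widetilde\Gamma)=R(SL_N)[\chi_1^{\pm1},\chi_2^{\pm1}]$, where $\chi_1,\chi_2$ have weight $0$.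

\emph{Chow groups and Chern classes.} Let $B$ be a smooth quasi-projective equidimensional $k$-scheme. The Grothendieck groups $K_0(B)$ of vector bundles and $G_0(B)$ of coherent sheaves coincide. The total Chern class is a homomorphism $c$ from $K_0(B)$ to the multiplicative group $1+CH^{>0}(B)$; it commutes with pullback along morphisms of such schemes, pullback is functorial, $c(\mathcal L)=1+c_1(\mathcal L)$ for a line bundle, and $c_i(\mathcal E)=0$ for a vector bundle of rank less than $i$. For $B'\subset B$ closed, the localization sequence $CH_*(B')\to CH_*(B)\to CH_*(B\setminus B')\to0$ is exact. If $i\colon B'\to B$ is the inclusion of a smooth divisor, then $i^*i_*w=c_1(\mathcal O(B')|_{B'})\cap w$. Finally, $[\mathcal E]\mapsto\lambda_t[\mathcal E]=\sum_j[\Lambda^j\mathcal E]t^j$ extends to a homomorphism from $K_0(B)$ to the multiplicative group $1+tK_0(B)[[t]]$, compatible with pullback; its coefficients are the operations $\lambda^j$.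

\section{The special fiber}\label{sec:X0}

\subsection{An affine variety with a degree map on zero-cycles}

We need an affine variety of dimension $n+1$ on which a top Chern class can be seen to be nonzero. On a projective variety the degree of zero-cycles does this. Removing a divisor makes the variety affine, and the degree survives modulo $p$ provided that all closed points of the divisor have degree divisible by $p$.

Let $q\ge n+1$ be a power of $p$ and let $k'=\mathbb Q(2^{1/q})$, which has degree $q$ over $k$ by Eisenstein's criterion. Restrict the norm form of $k'/k$, a form of degree $q$, to $k$-subspaces of $k'$ of dimensions $2$ and $n+1$. The restrictions are nonzero and define hypersurfaces $Z_1\subset\mathbb P^1$ and $Z_n\subset\mathbb P^n$ of degree $q$. Put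
\[
X_0=(\mathbb P^1\setminus Z_1)\times(\mathbb P^n\setminus Z_n).
\]
This is a smooth affine integral $k$-variety of dimension $n+1$. On $\mathbb P^1\times\mathbb P^n$ let $M=\mathcal O(1,0)$, $L=\mathcal O(0,1)$, $m=c_1(M)$, $l=c_1(L)$, so that $CH^*(\mathbb P^1\times\mathbb P^n)=\mathbb Z[m,l]/(m^2,l^{n+1})$ and $ml^n$ is the class of a rational point. We use the same letters for the restrictions to $X_0$ and for the classes of $M,L$ in $K_0$.

\begin{lemma}\label{lem:deg}
The degree of zero-cycles on $\mathbb P^1\times\mathbb P^n$ induces a homomorphism $\deg\colon CH^{n+1}(X_0)\to\mathbb F_p$ with $\deg(ml^n)=1$.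
\end{lemma}

\begin{proof}
Let $\kappa/k$ be a finite extension of degree prime to $p$. A compositum of $\kappa$ and $k'$ has degree divisible by the coprime numbers $[\kappa:k]$ and $q$, so $\kappa\otimes_kk'$ is a field. Its norm form over $\kappa$ has no nontrivial zero, hence $Z_1(\kappa)=Z_n(\kappa)=\emptyset$. A closed point $x$ of the complement of $X_0$ projects to a $\kappa(x)$-point of $Z_1$ or of $Z_n$, so $p$ divides $[\kappa(x):k]$. By the localization sequence, $CH^{n+1}(X_0)$ is the quotient of $CH_0(\mathbb P^1\times\mathbb P^n)$ by the classes of such points.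
\end{proof}

The arithmetic of $k$ is essential here. Over an extension field in which $Z_1$ acquires a rational point $z$, the class $m=[z\times\mathbb P^n]$ restricts to $0$ on $X_0$, and so does $ml^n$.

\subsection{Chern classes of the classes $(M-1)h(L)$}

Put $\epsilon=M-1\in K_0(\mathbb P^1\times\mathbb P^n)$. The exact sequence $0\to M^{-1}\to\mathcal O^2\to M\to0$ gives $M^{-1}+M=2$; multiplying by $M$ gives $\epsilon^2=0$, and therefore $\epsilon M^i=\epsilon$ for all $i\in\mathbb Z$. For a Laurent polynomial $h=\sum_bh_bx^b\in\mathbb Z[x^{\pm1}]$ define the moments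
\[
\eta_i(h)=\sum_bh_b\,b^i\qquad(i\ge0,\ 0^0=1).
\]
Then $\eta_0(h)=h(1)$ and $\eta_1(h)=h'(1)$. We have $c(\epsilon L^b)=\frac{1+m+bl}{1+bl}=1+\frac m{1+bl}$. Since $m^2=0$, a product of integral powers of such factors is $1$ plus the sum of the corresponding multiples of $\frac{m}{1+bl}$, so
\begin{equation}\label{eq:chern}
c\big(\epsilon\,h(L)\big)=1+m\sum_b\frac{h_b}{1+bl}=1+m\sum_{i=0}^n(-l)^i\,\eta_i(h).
\end{equation}
Since $b^{p^r}\equiv b\pmod p$ for every integer $b$,
\begin{equation}\label{eq:fermat}
\eta_n(h)\equiv\eta_1(h)\pmod p .
\end{equation}
So for these classes the top Chern class $c_{n+1}$ is determined modulo $p$ by $c_2=-\eta_1(h)\,ml$. This is the mechanism of the whole proof: $c_{n+1}$ is the class that obstructs, and $c_2$ is the class that can be computed for all representations at once.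

\begin{example}\label{ex:untwisted}
Let $n=2$ and $q=4$. With the subspaces spanned by $1,\theta$ and by $1,\theta,\theta^2$, where $\theta^4=2$, one computes the norm in two steps through $\mathbb Q(\sqrt2)$: the norm of $(a+c\theta^2)+b\theta$ to $\mathbb Q(\sqrt2)$ is $(a+c\sqrt2)^2-b^2\sqrt2=(a^2+2c^2)+(2ac-b^2)\sqrt2$. Hence
\[
Z_2=\{(a^2+2c^2)^2=2(2ac-b^2)^2\}\subset\mathbb P^2,\qquad Z_1=\{a^4=2b^4\}\subset\mathbb P^1 .
\]
Take $h=x-1$. Then $\eta_0=0$ and $\eta_1=\eta_2=1$, so the class $y=2+(M-1)(L-1)$ of rank $2$ has $c(y)=1-ml+ml^2$. By Lemma~\ref{lem:deg}, $c_3(y)\neq0$ on the affine threefold $X_0$, and $y$ is not the class of a vector bundle of rank $2$ on $X_0$.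
\end{example}

\subsection{The bundle $W_0$ and its torsor}

For every $n$, the class $(M-1)(L-1)$ becomes the class of a vector bundle on $X_0$ once enough trivial summands are added. Exact sequences of vector bundles split on the affine scheme $X_0$. Let $L'=\ker(\mathcal O^{n+1}\to L)$, a bundle of rank $n$ with $\det L'\cong L^{-1}$ and $[L']=n+1-L$. Put
\[
W_0=(M\otimes L)\oplus M^{-1}\oplus L'\oplus\mathcal O^{\,N-n-2}\qquad\text{on }X_0 .
\]
It has rank $1+1+n+(N-n-2)=N$ and determinant $ML\cdot M^{-1}\cdot L^{-1}\cong\mathcal O$; we fix a trivialization of the determinant. It has $\mathcal O$ as a direct summand, because $N-n-2=n^2-2\ge2$. Using $M^{-1}=2-M$ we find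
\begin{equation}\label{eq:W0}
[W_0]=ML+(2-M)+(n+1-L)+(N-n-2)=N+(M-1)(L-1).
\end{equation}
For later use we also record the consequence of the Euler sequences $0\to\mathcal O\to\mathcal O(1)^{a+1}\to T_{\mathbb P^a}\to0$ for $a=1$ and $a=n$:
\begin{equation}\label{eq:euler}
T_{X_0}\oplus\mathcal O^2\cong M^{\oplus2}\oplus L^{\oplus(n+1)} .
\end{equation}

Let $\widetilde P_0\to X_0$ be the $\widetilde\Gamma$-torsor of triples consisting of an isomorphism $V\otimes\mathcal O\cong W_0$ compatible with the determinants and of isomorphisms $\mathcal O\cong M$, $\mathcal O\cong L$. Let $P_0=\widetilde P_0/\mu_n=\widetilde P_0\times^{\widetilde\Gamma}\Gamma$ be the induced $\Gamma$-torsor. Forming associated bundles via $\widetilde P_0$ gives a ring homomorphism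
\[
R(\widetilde\Gamma)\to K_0(X_0),\qquad\rho\mapsto\rho(W_0;M,L),
\]
with $\lambda^j\mapsto[\Lambda^jW_0]$, $\chi_1\mapsto M$ and $\chi_2\mapsto L$.

\section{The Chern class of a weight-one class of rank $n$}\label{sec:chern}

We now show that $c_{n+1}(\rho(W_0;M,L))\ne0$ for all $\rho$ of weight $1$ and rank $n$. By \eqref{eq:chern} and \eqref{eq:fermat} it suffices to write these classes in the form $(\text{line bundles})+\epsilon h(L)$ and to control $h'(1)$ modulo $p$.

\subsection{The invariant $\delta$}

In $K_0(\mathbb P^1\times\mathbb P^n)[[t]]$, the relations $M=1+\epsilon$ and $\epsilon^2=0$ give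
\begin{align*}
\lambda_t\big((M-1)(L-1)\big)&=\frac{1+MLt}{1+Lt}\cdot\frac{1+t}{1+Mt}
=\Big(1+\epsilon\frac{Lt}{1+Lt}\Big)\Big(1-\epsilon\frac t{1+t}\Big)\\
&=1+\epsilon\sum_{i\ge1}(-1)^{i-1}(L^i-1)\,t^i .
\end{align*}
Multiplying by $\lambda_t(N)=(1+t)^N$ we obtain
\begin{equation}\label{eq:gj}
\lambda^j\big(N+(M-1)(L-1)\big)=\binom Nj+\epsilon\,g_j(L),\qquad g_j(x)=\sum_{i=1}^j(-1)^{i-1}\binom N{j-i}(x^i-1).
\end{equation}
Since $R(SL_N)$ is a polynomial ring, there is a unique ring homomorphism
\[
\Theta\colon R(SL_N)\to\mathbb Z[x^{\pm1}][\epsilon]/(\epsilon^2),\qquad\Theta(\lambda^j)=\binom Nj+\epsilon g_j(x).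
\]
The elements $a+\epsilon g(x)$ with $a\in\mathbb Z$ and $g(1)=0$ form a subring that contains all $\Theta(\lambda^j)$, and $a+\epsilon g\mapsto a$ is a ring homomorphism that sends $\Theta(\lambda^j)$ to $\operatorname{rk}\lambda^j$. Hence $\Theta(\rho)=\operatorname{rk}\rho+\epsilon g_\rho(x)$ with $g_\rho(1)=0$. By \eqref{eq:W0} and \eqref{eq:gj}, the class associated with $\rho\in R(SL_N)$ on $X_0$ is the restriction of $\operatorname{rk}\rho+\epsilon g_\rho(L)$: both sides are ring homomorphisms in $\rho$, and they agree on the generators. Define
\[
\delta(\rho)=g_\rho'(1)\in\mathbb Z .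
\]
By \eqref{eq:chern}, $c_2(\operatorname{rk}\rho+\epsilon g_\rho(L))=-\delta(\rho)\,ml$, so $\delta(\rho)$ measures the second Chern class of $\rho$ in units of that of $V$. The map $\delta$ is additive, and $g_{\rho\sigma}=\operatorname{rk}(\sigma)g_\rho+\operatorname{rk}(\rho)g_\sigma$ gives the derivation rule
\begin{equation}\label{eq:der}
\delta(\rho\sigma)=\operatorname{rk}(\sigma)\,\delta(\rho)+\operatorname{rk}(\rho)\,\delta(\sigma).
\end{equation}
On generators, $\delta(\lambda^j)=\sum_{i}(-1)^{i-1}i\binom N{j-i}$ is the coefficient of $t^j$ in $(1+t)^N\cdot t(1+t)^{-2}$, that is,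
\begin{equation}\label{eq:deltaj}
\delta(\lambda^j)=\binom{N-2}{j-1}.
\end{equation}

\begin{example}\label{ex:SL6}
Let $n=2$, $N=6$. The generators $\lambda^1,\dots,\lambda^5$ have ranks $6,15,20,15,6$ and, by \eqref{eq:deltaj}, $\delta=1,4,6,4,1$. A monomial $\rho$ of weight $1$ contains a factor $\lambda^j$ with $j$ odd; write $\rho=\lambda^j\sigma$. For $j=1,3,5$ the rank of $\lambda^j$ is even, and half of it, namely $3,10,3$, has the same parity as $\delta(\lambda^j)=1,6,1$. By \eqref{eq:der},
\[
\delta(\rho)\equiv\operatorname{rk}(\sigma)\,\delta(\lambda^j)\equiv\operatorname{rk}(\sigma)\cdot\tfrac12\operatorname{rk}(\lambda^j)=\tfrac12\operatorname{rk}\rho\pmod 2 .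
\]
By additivity, every $\rho\in R(SL_6)^{(1)}$ has even rank and $\delta(\rho)\equiv\frac12\operatorname{rk}\rho$. If $\operatorname{rk}\rho=2$, then $\delta(\rho)$ is odd, and by \eqref{eq:chern} and \eqref{eq:fermat} $c_3$ is an odd multiple of $ml^2$. Classes of rank $2$ do exist: take $\rho=\lambda^3-3\lambda^1$. Here $g_1=x-1$ and $g_3=15(x-1)-6(x^2-1)+(x^3-1)$, so
\[
g_\rho=x^3-6x^2+12x-7,\qquad\eta_0=0,\quad\eta_1=3-12+12=3,\quad\eta_2=9-24+12=-3,
\]
and $c(2+\epsilon g_\rho(L))=1-3ml-3ml^2$.
\end{example}

\subsection{The general congruence}

For $n>p$ the factor $\lambda^j$ with $j$ prime to $p$ need not have $j\equiv1\pmod n$, and a case distinction appears.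

\begin{lemma}\label{lem:cong}
If $\rho\in R(SL_N)^{(1)}$, then $n\mid\operatorname{rk}\rho$ and $\delta(\rho)\equiv\frac1n\operatorname{rk}\rho\pmod p$.
\end{lemma}

\begin{proof}
The monomials in the $\lambda^j$ are a basis of $R(SL_N)$ and each has a weight, so $R(SL_N)^{(1)}$ is spanned by the monomials of weight $1$. The claim is additive in $\rho$. So let $\rho=\lambda^{j_1}\cdots\lambda^{j_v}$ with $\sum j_i\equiv1\pmod n$. Some $j_i$ is prime to $p$; say $j=j_1$ is. Write $\rho=\lambda^j\sigma$ and $b=\operatorname{rk}\sigma=\prod_{i\ge2}\binom N{j_i}$. From
\begin{equation}\label{eq:binom1}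
j\binom Nj=N\binom{N-1}{j-1}=n(n+1)\binom{N-1}{j-1}
\end{equation}
and $\gcd(j,n)=1$ we get $n\mid\binom Nj$, hence $n\mid\operatorname{rk}\rho$ and $\frac1n\operatorname{rk}\rho=\frac1n\binom Nj\cdot b$. Since $p\mid\binom Nj$, the rule \eqref{eq:der} gives $\delta(\rho)\equiv\delta(\lambda^j)\,b\pmod p$.

If $p\mid b$, both sides of the asserted congruence vanish modulo $p$. Suppose $p\nmid b$. From $(1+t)^N\equiv(1+t^n)^{n+1}\pmod p$ we see that $p\mid\binom Ni$ unless $n\mid i$. So $n\mid j_i$ for $i\ge2$, and $j\equiv1\pmod n$. Dividing \eqref{eq:binom1} by $n$ and using $j\equiv n+1\equiv1\pmod p$ gives $\frac1n\binom Nj\equiv\binom{N-1}{j-1}$. On the other hand, both sides of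
\[
(N-1)\binom{N-2}{j-1}=(N-j)\binom{N-1}{j-1}
\]
equal $\frac{(N-1)!}{(j-1)!\,(N-j-1)!}$, and $N-1\equiv N-j\equiv-1\pmod p$. With \eqref{eq:deltaj} this gives $\delta(\lambda^j)\equiv\binom{N-1}{j-1}\equiv\frac1n\binom Nj$, which proves the claim.
\end{proof}

It remains to allow the characters $\chi_1,\chi_2$, that is, to twist by powers of $M$ and $L$. They contribute line bundles, but with multiplicities divisible by $n$, and modulo $p$ these do not affect the coefficient of $ml^n$.

\begin{proposition}\label{prop:chern}
Every $\rho\in R(\widetilde\Gamma)^{(1)}$ has rank divisible by $n$. If $\operatorname{rk}\rho=n$, then $c_{n+1}(\rho(W_0;M,L))\ne0$ in $CH^{n+1}(X_0)$.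
\end{proposition}

\begin{proof}
Write $\rho=\sum_{i,j}\rho_{ij}\chi_1^i\chi_2^j$ with $\rho_{ij}\in R(SL_N)^{(1)}$. By Lemma~\ref{lem:cong}, $\operatorname{rk}\rho_{ij}=nf_{ij}$ with $f_{ij}\in\mathbb Z$, which gives the first claim. Now let $\sum f_{ij}=1$. Since $\epsilon M^i=\epsilon$, the class $\rho(W_0;M,L)$ is the restriction to $X_0$ of
\[
y=\sum_{i,j}nf_{ij}M^iL^j+\epsilon\,h(L),\qquad h=\sum_{i,j}x^jg_{\rho_{ij}}(x),
\]
and by \eqref{eq:chern}
\[
c(y)=\prod_{i,j}(1+im+jl)^{nf_{ij}}\cdot\Big(1+m\sum_{a=0}^n(-l)^a\eta_a(h)\Big).
\]
We compute in $\mathbb F_p[m,l]/(m^2,l^{n+1})$. As $n=p^r\ge2$, we have $(1+im+jl)^n=1+i^nm^n+j^nl^n=1+jl^n$. Since $l^{2n}=0$, the product is $1+\gamma l^n$ with $\gamma=\sum jf_{ij}$, and the coefficient of $ml^n$ in $c(y)$ is $\gamma\,\eta_0(h)+(-1)^n\eta_n(h)$. Because $g_{\rho_{ij}}(1)=0$, we have $\eta_0(h)=h(1)=0$ and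
\[
\eta_1(h)=h'(1)=\sum_{i,j}\big(j\,g_{\rho_{ij}}(1)+g_{\rho_{ij}}'(1)\big)=\sum_{i,j}\delta(\rho_{ij})\equiv\sum_{i,j}f_{ij}=1\pmod p
\]
by Lemma~\ref{lem:cong}. By \eqref{eq:fermat}, $c_{n+1}(y)\equiv(-1)^nml^n\pmod p$. Lemma~\ref{lem:deg} shows that its restriction to $X_0$ is nonzero.
\end{proof}

\begin{remark}\label{rem:N}
That $n$ is a power of $p$ is used in \eqref{eq:fermat}, in the identity $(1+im+jl)^n=1+jl^n$, in Lemma~\ref{lem:cong}, and again for the index in Section~\ref{subsec:index}. The choice $N=n(n+1)$ does two things. It makes $N/n$ a unit modulo $p$, which is used in \eqref{eq:binom1} and in Section~\ref{subsec:index}. It also leaves room for $W_0$, which needs $N\ge n+3$ in order to have a trivial summand. The choice $N=n$ is excluded for a good reason: by \eqref{eq:chern} with $h=x-1$, the class $n+(M-1)(L-1)$ has $c_{n+1}=(-1)^nml^n\ne0$, so it contains no bundle of rank $n$.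
\end{remark}

\section{A family with special fiber $X_0$}\label{sec:family}

This section carries out steps (2) and (3) of Section~\ref{subsec:strategy}. The next proposition lists everything that is used afterwards.

\begin{proposition}\label{prop:family}
There are a representation $E$ of $\Gamma$, a nonempty invariant open subset $E^\circ\subset E$, a $\Gamma$-torsor $E^\circ\to Y$ over a smooth affine integral $k$-variety $Y$, a $Y$-scheme $\mathcal X$, a morphism $f\colon\mathcal X\to\mathbb A^s$ with $s\ge1$, and an open subset $\mathcal X^\circ\subset\mathcal X$ such that: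
\begin{enumerate}
\item[(a)] $\mathcal X$ is isomorphic over $Y$ to the total space of a vector bundle, so it is smooth, affine and integral, and $\dim\mathcal X=s+n+1$;
\item[(b)] $f\colon\mathcal X^\circ\to\mathbb A^s$ is smooth, and its fiber over $0$ is $X_0$;
\item[(c)] the $\Gamma$-torsor $P=E^\circ\times_Y\mathcal X$ over $\mathcal X$ restricts to $P_0$ on $X_0$.
\end{enumerate}
\end{proposition}

The proof takes the rest of the section.

\subsection{An affine quotient that carries $P_0$}

We need an open subset of a representation on which $\Gamma$ acts freely, with \emph{affine} quotient, and large enough to receive $P_0$. A $GL$-torsor on an affine scheme is described by a projective module, that is, by a direct summand of a free module, and this suggests pairs of an inclusion and a projection.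

Let $F$ be a faithful finite-dimensional representation of $\Gamma$, so that $\Gamma$ is a closed subgroup of $GL(F)$. One can take $F=V^{\otimes n}\oplus\chi_1\oplus\chi_2$: if $g^{\otimes n}=1$, then $g$ fixes every line in $V$, so it is a scalar $\zeta$ with $\zeta^n=1$. (For $n=2$, $F=\Lambda^2V\oplus\chi_1\oplus\chi_2$ also works.) The bundle $P_0\times^\Gamma F$ on the affine scheme $X_0$ is a direct summand of $\mathcal O^a$ for some $a$. Let
\[
E_1=\operatorname{Hom}(k^a,F)\oplus\operatorname{Hom}(F,k^a),\qquad g(\phi,\psi)=(g\phi,\psi g^{-1}),
\]
and let $E_1^\circ=\{(\phi,\psi):\det(\phi\psi)\ne0\}$, a principal open subset invariant under $GL(F)$.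

\begin{lemma}\label{lem:quot}
There is a $\Gamma$-torsor $E_1^\circ\to E_1^\circ/\Gamma$ over a smooth affine variety.
\end{lemma}

\begin{proof}
Let $\mathrm{St}=\{(\phi,\psi):\phi\psi=1\}\subset E_1^\circ$. The map $(\phi,\psi)\mapsto\big(((\phi\psi)^{-1}\phi,\psi),\,\phi\psi\big)$ is an isomorphism $E_1^\circ\cong\mathrm{St}\times GL(F)$ with inverse $((\phi',\psi),\beta)\mapsto(\beta\phi',\psi)$. It is $GL(F)$-equivariant for conjugation on the second factor, since $g$ sends $\phi\psi$ to $g\phi\psi g^{-1}$ and $(\phi\psi)^{-1}\phi$ to $g(\phi\psi)^{-1}\phi$.

Let $J$ be the variety of idempotent $a\times a$ matrices of rank $\dim F$. It is a single orbit of $GL_a$ under conjugation, hence smooth, and it is closed in the space of matrices, being given by $\tau^2=\tau$ and $\operatorname{tr}\tau=\dim F$; hence it is affine. The map $(\phi,\psi)\mapsto\psi\phi$ sends $\mathrm{St}$ to $J$. If $\phi\psi=1$ and $\psi\phi=\tau$, then $\psi$ is an isomorphism $F\to\operatorname{im}\tau$ and $\phi=\psi^{-1}\tau$; conversely every such isomorphism $\psi$ arises in this way. So $\mathrm{St}\to J$ is the frame bundle of the vector bundle $\operatorname{im}\tau$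 on $J$, a Zariski-locally trivial $GL(F)$-torsor.

The group $\Gamma$ is reductive and $\operatorname{char}k=0$, so $GL(F)/\Gamma$ is affine (Matsushima, Richardson). Therefore $\mathrm{St}/\Gamma:=\mathrm{St}\times^{GL(F)}(GL(F)/\Gamma)$ is smooth and affine over $J$. Over an open set $J'\subset J$ that trivializes $\mathrm{St}$, the map $\mathrm{St}\to\mathrm{St}/\Gamma$ is $J'\times GL(F)\to J'\times GL(F)/\Gamma$, so it is a $\Gamma$-torsor. Finally, $E_1^\circ/\Gamma:=\mathrm{St}\times^\Gamma GL(F)$ is the associated bundle over $\mathrm{St}/\Gamma$ with smooth affine fiber $GL(F)$.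
\end{proof}

Choose $\iota\colon P_0\times^\Gamma F\to\mathcal O^a$ and $\pi\colon\mathcal O^a\to P_0\times^\Gamma F$ with $\pi\iota=1$. A point $x\in P_0$ gives the isomorphism $\xi\mapsto[x,\xi]$ from $F$ to the fiber of the bundle. Let $\psi_x(\xi)=\iota([x,\xi])$, and let $\phi_x$ be $\pi$ followed by the inverse of that isomorphism. Then $\phi_x\psi_x=1$, and $[xg,\xi]=[x,g\xi]$ gives $(\phi_{xg},\psi_{xg})=(g^{-1}\phi_x,\psi_xg)=(\phi_x,\psi_x)\cdot g$. So $x\mapsto(\phi_x,\psi_x)$ is an equivariant morphism $P_0\to E_1^\circ$. It descends to a morphism $X_0\to E_1^\circ/\Gamma$ along which the torsor pulls back to $P_0$. To make it an embedding, choose a closed embedding $X_0\subset\mathbb A^b$ and put $Y_1=(E_1^\circ/\Gamma)\times\mathbb A^b$. The resulting map $X_0\to Y_1$ is a closed embedding, because its composite with the separated projection $Y_1\to\mathbb A^b$ is one.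

\subsection{Extending the normal bundle}

To move $X_0$ in a family we present it as the zero scheme of a section of a vector bundle. For this the normal bundle of $X_0$ must extend to the ambient variety. Its class is the tangent bundle of the ambient variety minus $T_{X_0}$, and by \eqref{eq:euler} the class of $T_{X_0}$ is built from $M$ and $L$. This is the reason for the factor $\mathbb G_m^2$ in $\Gamma$: it makes $M$ and $L$ extend. Enlarging $Y_1$ by a suitable vector bundle turns the equality of classes into an isomorphism of bundles.

Let $\Gamma$ act trivially on $k^b$ and put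
\[
E=E_1\oplus k^b\oplus\chi_1^{\oplus2}\oplus\chi_2^{\oplus(n+1)},\qquad E^\circ=E_1^\circ\times\mathbb A^b\times\big(\chi_1^{\oplus2}\oplus\chi_2^{\oplus(n+1)}\big).
\]
Let $\operatorname{pr}\colon Y\to Y_1$ be the total space of the vector bundle associated with $\chi_1^{\oplus2}\oplus\chi_2^{\oplus(n+1)}$ and the torsor $E_1^\circ\times\mathbb A^b\to Y_1$. Then $E^\circ\to Y$ is a $\Gamma$-torsor, $Y$ is smooth and affine, and $Y$ is integral because the nonempty open set $E^\circ\subset E$ is irreducible. Embed $Y_1$, and hence $X_0$, in $Y$ by the zero section. Then $E^\circ|_{X_0}\cong P_0$, and the normal bundle of $Y_1$ in $Y$ restricts to $M^{\oplus2}\oplus L^{\oplus(n+1)}$ on $X_0$. The sequences $0\to N_{X_0/Y_1}\to N_{X_0/Y}\to N_{Y_1/Y}|_{X_0}\to0$ and $0\to T_{X_0}\to T_{Y_1}|_{X_0}\to N_{X_0/Y_1}\to0$ split on $X_0$, so by \eqref{eq:euler}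
\[
N_{X_0/Y}\cong N_{X_0/Y_1}\oplus M^{\oplus2}\oplus L^{\oplus(n+1)}\cong N_{X_0/Y_1}\oplus T_{X_0}\oplus\mathcal O^2\cong(T_{Y_1}\oplus\mathcal O^2)|_{X_0}.
\]
Thus $N_{X_0/Y}\cong\mathcal V|_{X_0}$ for the vector bundle $\mathcal V=\operatorname{pr}^*(T_{Y_1}\oplus\mathcal O^2)$ on $Y$, of rank $\nu=\dim Y_1+2=\dim Y-(n+1)$.

Let $\mathcal I\subset\mathcal O_Y$ be the ideal of $X_0$. Since $\mathcal V^\vee$ is projective on the affine scheme $Y$, the surjection $\mathcal V^\vee\to\mathcal V^\vee|_{X_0}\cong\mathcal I/\mathcal I^2$ lifts to a map $\mathcal V^\vee\to\mathcal I\subset\mathcal O_Y$. This is a section $v_0$ of $\mathcal V$, and the ideal $\mathcal J$ of its zero scheme, the image of the map, satisfies $\mathcal J+\mathcal I^2=\mathcal I$. Nakayama's lemma, applied to $\mathcal I/\mathcal J=\mathcal I\cdot(\mathcal I/\mathcal J)$, gives a function $a_0\in\mathcal I$ with $(1-a_0)\mathcal I\subset\mathcal J$. So on the open set $D(1-a_0)$, which contains $X_0$, the zero scheme of $v_0$ is $X_0$. Elsewhere $v_0$ may have further zeros; $\mathcal X^\circ$ will exclude them.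

\subsection{Perturbing the section}

Let $v_1,\dots,v_s$ be global sections that generate $\mathcal V$; then $s\ge\nu\ge2$. Put
\[
\mathcal X=\Big\{(y,u)\in Y\times\mathbb A^s:\ v_0(y)+\sum_{j=1}^su_jv_j(y)=0\Big\},
\]
and let $f\colon\mathcal X\to\mathbb A^s$ be the projection. Its fibers are the zero schemes of the perturbed sections.

\emph{Proof of (a).} Let $\mathcal K=\ker(\mathcal O^s\to\mathcal V)$, a vector bundle of rank $s-\nu$. As $Y$ is affine, $v_0=-\sum b_jv_j$ with $b_j\in\mathcal O(Y)$, and $(y,u)\mapsto(y,u-b(y))$ is an isomorphism over $Y$ from $\mathcal X$ to the total space of $\mathcal K$. Its dimension is $\dim Y+s-\nu=s+n+1$.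

\emph{Proof of (b).} Let $y\in X_0$ and trivialize $\mathcal V$ near $y$, so that $v_j=(v_{j,1},\dots,v_{j,\nu})$. The functions $v_{0,1},\dots,v_{0,\nu}$ map to a basis of $\mathcal I/\mathcal I^2$ near $y$. Since $X_0$ and $Y$ are smooth, $\mathcal I/\mathcal I^2$ is a subbundle of $\Omega_Y|_{X_0}$, so the differentials $dv_{0,i}$ are linearly independent at $y$. Near $(y,0)$ the scheme $\mathcal X$ is cut out in the smooth $\mathbb A^s$-scheme $Y\times\mathbb A^s$ by the functions $v_{0,i}+\sum_ju_jv_{j,i}$, whose differentials relative to $\mathbb A^s$ at $(y,0)$ are the $dv_{0,i}(y)$. By the Jacobian criterion, $f$ is smooth at $(y,0)$. Let $\mathcal X^\circ$ be the intersection of the smooth locus of $f$ with the preimage of $D(1-a_0)$. The fiber of $\mathcal X^\circ$ over $0$ lies in the zero scheme of $v_0$ on $D(1-a_0)$, which is $X_0$, and it contains all of $X_0\times\{0\}$.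

\emph{Proof of (c).} The composite $X_0\times\{0\}\subset\mathcal X\to Y$ is the given embedding, and $E^\circ|_{X_0}\cong P_0$. This proves Proposition~\ref{prop:family}. \hfill$\square$

\section{Proof of Theorem~\ref{thm:A}}\label{sec:proofA}

\subsection{The scheme $X$ and the class $\alpha$}

A smooth morphism is open, so by Proposition~\ref{prop:family}(b) the map $f$ is dominant and $k[u]=k[u_1,\dots,u_s]$ embeds in the regular domain $\mathcal O(\mathcal X)$. Define $X$ as the generic fiber,
\[
X=\mathcal X\times_{\mathbb A^s}\operatorname{Spec}k(u_1,\dots,u_s),
\]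
the spectrum of the localization of $\mathcal O(\mathcal X)$ at $k[u]\setminus\{0\}$. It is a regular integral noetherian affine scheme, of finite type over $k(u)$. Its function field $K$ is that of $\mathcal X$, so $\dim X=\operatorname{trdeg}_{k(u)}K=(s+n+1)-s=n+1$.

The conjugation action of $\widetilde\Gamma$ on $\operatorname{End}(V)$ has weight $0$, so it is an action of $\Gamma$ by algebra automorphisms. Let
\[
A=P\times^\Gamma\operatorname{End}(V),\qquad\alpha=[A|_X]\in\operatorname{Br}(X).
\]
Then $A$ is an Azumaya algebra of degree $N$ on $\mathcal X$. Since $V^{\otimes n}$ has weight $0$, we have $A^{\otimes n}=\operatorname{End}(P\times^\Gamma V^{\otimes n})$, and therefore $n\alpha=0$.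

\subsection{Twisted $K$-theory comes from representations}

For a scheme $B$ of finite type over $k$ with a $\widetilde\Gamma$-action, let $G_0^{\widetilde\Gamma}(B)$ be the Grothendieck group of equivariant coherent sheaves. We use two theorems of Thomason \cite[Theorems 2.7 and 4.1]{Thomason}: restriction to an invariant open subscheme is surjective on $G_0^{\widetilde\Gamma}$, and pullback to the total space of an equivariant vector bundle is an isomorphism on $G_0^{\widetilde\Gamma}$. We let $\widetilde\Gamma$ act on $E$, $E^\circ$ and $P$ through $\Gamma$.

\begin{lemma}\label{lem:K}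
Let $\mathcal X'\subset\mathcal X$ be a nonempty open subset and $P'=P|_{\mathcal X'}$.
\begin{enumerate}
\item[(a)] The map $R(\widetilde\Gamma)^{(1)}\to G_0^{\widetilde\Gamma}(P')^{(1)}$, $\rho\mapsto[\rho\otimes\mathcal O]$, is surjective.
\item[(b)] If there is a twisted bundle of rank $e$ for $A|_{\mathcal X'}$, then there are an equivariant vector bundle $\mathcal E$ on $P'$ of weight $1$ and rank $e$, and $\rho\in R(\widetilde\Gamma)^{(1)}$ of rank $e$, with $[\mathcal E]=[\rho\otimes\mathcal O]$. In particular $n\mid e$.
\end{enumerate}
\end{lemma}

\begin{proof}
(a) By Proposition~\ref{prop:family}(a), $P=E^\circ\times_Y\mathcal X$ is equivariantly isomorphic over $E^\circ$ to the pullback of a vector bundle on $Y$, which is an equivariant vector bundle on $E^\circ$. The two theorems give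
\[
R(\widetilde\Gamma)=G_0^{\widetilde\Gamma}(\operatorname{Spec}k)\cong G_0^{\widetilde\Gamma}(E)\twoheadrightarrow G_0^{\widetilde\Gamma}(E^\circ)\cong G_0^{\widetilde\Gamma}(P)\twoheadrightarrow G_0^{\widetilde\Gamma}(P').
\]
The composite is $\rho\mapsto[\rho\otimes\mathcal O]$. The group $\mu_n$ acts trivially on all these schemes and the maps are pullbacks, so they respect the decomposition by weights.

(b) Let $\mathcal T$ be the twisted bundle and $\mathcal T_{P'}$ its pullback, an equivariant bundle of weight $0$ and rank $Ne$. It is a module over the pullback of $A$, which is $\operatorname{End}(V)\otimes\mathcal O$ as an equivariant algebra. By Morita equivalence, $\mathcal Q=\mathcal{H}om_{\operatorname{End}(V)\otimes\mathcal O}(V\otimes\mathcal O,\mathcal T_{P'})$ is a vector bundle of rank $e$. It is $\widetilde\Gamma$-equivariant, of weight $0-1=-1$. So $\mathcal E=\mathcal Q^\vee$ has weight $1$, and (a) gives $\rho$ with $[\mathcal E]=[\rho\otimes\mathcal O]$. The scheme $P'$ is integral, being open in a vector bundle over $E^\circ$, and the rank at its generic point is additive on $G_0^{\widetilde\Gamma}(P')$. Hence $\operatorname{rk}\rho=e$,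 and $n\mid e$ by Proposition~\ref{prop:chern}.
\end{proof}

\subsection{The index is $n$}\label{subsec:index}

Let $e=\operatorname{ind}(\alpha_K)$. The index of a Brauer class over a field and its order in the Brauer group have the same prime factors. Since $n\alpha=0$, the index $e$ is a power of $p$. It divides $\deg A=n(n+1)$, and $n+1$ is prime to $p$, so $e\mid n$. Conversely, choose a finitely generated $A$-submodule, over $\mathcal O(\mathcal X)$, that spans the simple $A_K$-module, which has dimension $Ne$. It is locally free of rank $Ne$ on a nonempty open subset $\mathcal X'\subset\mathcal X$. Lemma~\ref{lem:K}(b) gives $n\mid e$. So $\operatorname{ind}(\alpha_K)=n$.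

\subsection{Chern classes on the Severi--Brauer scheme}

A sheaf of weight $1$ on $P$ does not descend to $\mathcal X$, so it has no Chern classes in $CH^*(\mathcal X)$. We pass to a scheme over $\mathcal X$ that carries a ``line bundle of weight $-1$'' with which the weight can be canceled.

Let $\mathbb P(V)$ be the space of lines in $V$. The group $\Gamma$ acts on it, and the anticanonical bundle is $\Gamma$-equivariant and ample. So the Severi--Brauer scheme
\[
S=P\times^\Gamma\mathbb P(V)\longrightarrow\mathcal X
\]
exists, and it is smooth and projective over the affine variety $\mathcal X$. Hence $S$ is a smooth quasi-projective $k$-variety. The tautological subbundle $\mathcal O(-1)\subset V\otimes\mathcal O$ on $\mathbb P(V)$ is $\widetilde\Gamma$-equivariant of weight $1$, so $\mathcal O(1)$ has weight $-1$.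

Let $\mathcal X'\subset\mathcal X$ be open and let $\mathcal F$ be an equivariant coherent sheaf of weight $1$ on $P'=P|_{\mathcal X'}$. Then $\mathcal F\boxtimes\mathcal O(1)$ on $P'\times\mathbb P(V)$ has weight $0$, so it is $\Gamma$-equivariant and descends along the $\Gamma$-torsor $P'\times\mathbb P(V)\to S|_{\mathcal X'}$ to a coherent sheaf $\mathcal F^\flat$. If $\mathcal F$ is locally free of rank $e$, so is $\mathcal F^\flat$. The functor $\flat$ is exact and commutes with restriction to open subsets, so it induces homomorphisms
\[
\flat\colon G_0^{\widetilde\Gamma}(P')^{(1)}\to G_0(S|_{\mathcal X'})=K_0(S|_{\mathcal X'}).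
\]
For $\rho\in R(\widetilde\Gamma)^{(1)}$ let $\rho^\flat\in K_0(S)$ be the image of $[\rho\otimes\mathcal O_P]$. On the special fiber this class can be compared with the class of Section~\ref{sec:chern}.

\begin{lemma}\label{lem:section}
The restriction $S_0=S|_{X_0}$ has a section $\sigma\colon X_0\to S_0$ such that $\sigma^*(\rho^\flat|_{S_0})=\rho(W_0;M,L)$ for all $\rho\in R(\widetilde\Gamma)^{(1)}$.
\end{lemma}

\begin{proof}
By Proposition~\ref{prop:family}(c), $S_0=P_0\times^\Gamma\mathbb P(V)=\widetilde P_0\times^{\widetilde\Gamma}\mathbb P(V)=\mathbb P(W_0)$; let $\varpi\colon\mathbb P(W_0)\to X_0$ be the projection. By additivity we may take for $\rho$ the class of a representation $F'$ of weight $1$. The bundle $(F'\otimes\mathcal O_P)^\flat|_{S_0}$ pulls back to $F'\otimes\mathcal O(1)$ on $P_0\times\mathbb P(V)$, hence also on the $\widetilde\Gamma$-torsor $\widetilde P_0\times\mathbb P(V)\to\mathbb P(W_0)$. Along this torsor the two factors descend separately, to $\varpi^*(\widetilde P_0\times^{\widetilde\Gamma}F')$ and to $\mathcal O_{\mathbb P(W_0)}(1)$. So $\rho^\flat|_{S_0}=\varpi^*\rho(W_0;M,L)\cdot[\mathcal O_{\mathbb P(W_0)}(1)]$.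 A direct summand $\mathcal O\subset W_0$ defines a section $\sigma$ of $\varpi$ with $\sigma^*\mathcal O(-1)=\mathcal O$, and the claim follows.
\end{proof}

\subsection{Specialization}

\begin{lemma}\label{lem:spec}
Let $B$ be a smooth quasi-projective integral $k$-variety, $\varphi\colon B\to\mathbb A^s$ a smooth morphism with $s\ge1$, and $U\subset\mathbb A^s$ a nonempty open subset. If $z\in CH^i(B)$ restricts to $0$ on $\varphi^{-1}(U)$, then $z$ restricts to $0$ on $B_0=\varphi^{-1}(0)$.
\end{lemma}

\begin{proof}
Since $k$ is infinite, $U$ has a rational point different from $0$; let $\ell$ be the line through it and $0$. The scheme $B_\ell=\varphi^{-1}(\ell)$ is smooth over $\ell$, hence smooth over $k$ and equidimensional, and $i_0\colon B_0\to B_\ell$ is a smooth divisor, cut out by a coordinate on $\ell$. By functoriality of pullback, $z|_{B_\ell}$ vanishes over $\ell\cap U$, and $z|_{B_0}=i_0^*(z|_{B_\ell})$. By localization, $z|_{B_\ell}$ is a sum of classes supported on the fibers over the finitely many closed points of $\ell\setminus U$. A class supported on a fiber other than $B_0$ vanishes on an open neighborhood of $B_0$, so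 $i_0^*$ kills it. A class $i_{0*}w$ satisfies $i_0^*i_{0*}w=c_1(\mathcal O(B_0)|_{B_0})\cap w=0$, because $B_0$ is a principal divisor.
\end{proof}

Suppose now that some Azumaya algebra of degree $n$ on $X$ has class $\alpha$. By Lemma~\ref{lem:dict} there is a twisted bundle $T$ of rank $n$ for $A|_X$. Let $\mathcal T$ be the $A$-submodule of $T$, over $\mathcal O(\mathcal X)$, generated by finitely many generators of $T$. It is a coherent $A$-module on $\mathcal X$ with $\mathcal T|_X=T$. The closed set where $\mathcal T$ is not locally free misses $X$, so its ideal contains a nonzero polynomial in $k[u]$. If $U\subset\mathbb A^s$ is the open set where this polynomial does not vanish, then $\mathcal T$ is a twisted bundle of rank $n$ on $\mathcal X_U=f^{-1}(U)$.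

Lemma~\ref{lem:K}(b) gives a bundle $\mathcal E$ of weight $1$ and rank $n$ on $P|_{\mathcal X_U}$ and $\rho\in R(\widetilde\Gamma)^{(1)}$ of rank $n$ with $[\mathcal E]=[\rho\otimes\mathcal O]$. Applying $\flat$, we find that $\rho^\flat$ restricts on $S|_{\mathcal X_U}$ to the class of the vector bundle $\mathcal E^\flat$ of rank $n$. So $z=c_{n+1}(\rho^\flat)\in CH^{n+1}(S)$ vanishes on $S|_{\mathcal X_U}$. The point is that $z$ is defined on all of $S$, while $\mathcal E^\flat$ need not extend to the special fiber. By Proposition~\ref{prop:family}(b) the map $S|_{\mathcal X^\circ}\to\mathcal X^\circ\to\mathbb A^s$ is smooth with fiber $S_0$ over $0$, and Lemma~\ref{lem:spec} gives $z|_{S_0}=0$. By Lemma~\ref{lem:section},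
\[
c_{n+1}\big(\rho(W_0;M,L)\big)=\sigma^*\big(z|_{S_0}\big)=0\quad\text{in }CH^{n+1}(X_0).
\]
This contradicts Proposition~\ref{prop:chern}. With \eqref{eq:equiv}, Theorem~\ref{thm:A} is proved for $d=n+1$.

\subsection{Higher dimension}

Let $t=d-n-1$ and $X'=X\times\mathbb A^t$. This is a regular integral noetherian affine scheme, of finite type over $k(u)$ and of dimension $d$, with function field $K'=K(x_1,\dots,x_t)$. Let $\alpha'$ be the pullback of $\alpha$. The polynomial ring $D[x_1,\dots,x_t]$ has no zero divisors, as one sees from leading terms, so its localization $D\otimes_KK'$ is a finite-dimensional $K'$-algebra without zero divisors, that is, a division algebra. Hence $\operatorname{ind}(\alpha'_{K'})=n$. An Azumaya algebra of degree $n$ and class $\alpha'$ on $X'$ would restrict on $X\times\{0\}$ to one of degree $n$ and class $\alpha$, which does not exist. By \eqref{eq:equiv}, the division algebra of $\alpha'$ has no Azumaya maximal order. This completes the proof of Theorem~\ref{thm:A}. \hfill$\square$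

\section{Existence when the index is at least the dimension}\label{sec:B}

The notation of Sections~\ref{sec:X0}--\ref{sec:proofA} is no longer in force. We first record two standard facts.

\emph{Projectivity.} Let $A$ be an Azumaya $R$-algebra and $Q$ a left $A$-module that is finitely generated projective over $R$. Then $Q$ is projective over $A$. Indeed, under $A\otimes_RA^{\mathrm{op}}\cong\operatorname{End}_R(A)$ the bimodule $A$ is the standard module, which is projective by Morita equivalence. So the multiplication $A\otimes_RA\to A$ splits as a map of bimodules, and tensoring with $Q$ over $A$ exhibits $Q$ as a direct summand of the projective $A$-module $A\otimes_RQ$.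

\emph{Total degree.} For a closed subset of an affine space over an algebraically closed field, the \emph{total degree} is the sum of the degrees of the projective closures of its irreducible components. It bounds the number of components. If an irreducible closed set $Z$ is not contained in a hypersurface of degree $N$, then by B\'ezout's theorem the components of the intersection have codimension one in $Z$ and their degrees sum to at most $N\deg Z$. In particular, intersecting with a hyperplane does not increase the total degree.

\subsection{Splitting off a free summand}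

\begin{lemma}\label{lem:split}
Let $R$ be a noetherian commutative ring of finite dimension $d$ and $A$ an Azumaya $R$-algebra of constant degree $N$. Let $P$ be a finitely generated projective left $A$-module of constant rank $Nq$ over $R$, with $q\ge N+d$. Then $P\cong A\oplus P''$ for some left $A$-module $P''$.
\end{lemma}

For $A=R$ this says that a projective module of rank greater than $d$ has a free direct summand of rank one. The proof is a general position argument in which the coordinates of the required element are chosen one at a time. At each stage only finitely many primes impose a condition, and each forbids a bounded number of residues. Residue fields that are too small for this bound are finite in number and are treated in advance.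

\begin{proof}
It suffices to find $x\in P$ such that $A\to P$, $a\mapsto ax$, is injective after tensoring with $\kappa(\mathfrak p)$ for every prime $\mathfrak p$. Such a map of finitely generated projective $R$-modules is injective with $R$-projective cokernel. The cokernel is then $A$-projective, and the map splits over $A$.

\emph{Step 1: the bad locus.} Let $y_1,\dots,y_s$ generate $P$ over $R$, and let $z_1,\dots,z_s$ be coordinates on $\mathbb A^s_R$. Let $B\subset\mathbb A^s_R$ be the set of points at which the map $a\mapsto a\sum z_iy_i$ is not injective on the fiber. Locally on $\operatorname{Spec}R$ it is the zero set of the maximal minors of a matrix, so it is closed. Over an algebraic closure of $\kappa(\mathfrak p)$ we have $A=\operatorname{End}(V)$ and $P=V\otimes Q=\operatorname{Hom}(V^*,Q)$ with $\dim V=N$ and $\dim Q=q$, and $ax=x\circ a^*$. So $ax=0$ means that the image of $a^*$ lies in $\ker x$, and $a\mapsto ax$ is injective if and only if $x\colon V^*\to Q$ is. Thus the geometric fiber of $B$ is the preimage, under a surjective linear map, of the variety $\Delta$ of $q\times N$ matrices of rank less than $N$. The variety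 $\Delta$ is irreducible of codimension $c=q-N+1\ge d+1$, and the preimage, a product of $\Delta$ with an affine space, is irreducible of the same codimension and degree.

\emph{Step 2: $\deg\Delta\le C:=N^c$.} The variety $\Delta$ is the zero set of the $N\times N$ minors, which have degree $N$. We choose linear combinations $f_1,\dots,f_c$ of the minors such that $V(f_1,\dots,f_i)$ has pure codimension $i$ and total degree at most $N^i$. Given $f_1,\dots,f_i$ with $i<c$, no component of $V(f_1,\dots,f_i)$ is contained in $\Delta$, so on each component some minor does not vanish identically. Over the infinite ground field a general combination $f_{i+1}$ vanishes identically on none of the finitely many components, and B\'ezout's theorem gives the next case. Finally, $\Delta$ is irreducible of codimension $c$ and lies in $V(f_1,\dots,f_c)$, so it is a component.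

\emph{Step 3: small residue fields.} Let $\Sigma$ be the set of maximal ideals whose residue field has at most $C$ elements. We claim that $\Sigma$ is finite. Let $g(t)=\prod(t^{q'}-t)$, the product over the prime powers $q'\le C$, and let $J$ be the ideal generated by all $g(w)$, $w\in R$. Every member of $\Sigma$ contains $J$. If $\mathfrak p\supset J$ is prime, every element of the domain $R/\mathfrak p$ is a root of the monic polynomial $g$, so $R/\mathfrak p$ is finite, hence a field. Thus $R/J$ is noetherian of dimension at most $0$ and has finitely many primes. For $\mathfrak m\in\Sigma$, both $A\otimes\kappa(\mathfrak m)$ and $P\otimes\kappa(\mathfrak m)$ are direct sums of copies of the unique simple module of $A\otimes\kappa(\mathfrak m)$, of dimensions $N^2\le Nq$. So the first embeds in the second, and there is a point $w_{\mathfrak m}\in\kappa(\mathfrak m)^s$ outside $B_{\mathfrak m}$.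

\emph{Step 4: the induction.} We choose $u_1,\dots,u_s\in R$ successively. Let $B^{(j)}\subset\mathbb A^{s-j}_R$ be the slice of $B$ given by $z_1=u_1,\dots,z_j=u_j$, and let $\operatorname{codim}B^{(j)}_{\mathfrak p}$ be the codimension of the fiber in $\mathbb A^{s-j}_{\kappa(\mathfrak p)}$, with $\operatorname{codim}\emptyset=\infty$. We maintain:
\begin{enumerate}
\item[(i)] for every prime $\mathfrak p\notin\Sigma$, $\operatorname{codim}B^{(j)}_{\mathfrak p}\ge\dim(R/\mathfrak p)+1$, and the geometric fiber of $B^{(j)}$ at $\mathfrak p$ has total degree at most $C$;
\item[(ii)] for every $\mathfrak m\in\Sigma$ and $i\le j$, $u_i\equiv(w_{\mathfrak m})_i\pmod{\mathfrak m}$.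
\end{enumerate}
For $j=0$ this holds by Steps 1 and 2. For $j=s$, a nonempty subset of $\mathbb A^0$ has codimension $0$, so (i) forces $B^{(s)}_{\mathfrak p}=\emptyset$ for $\mathfrak p\notin\Sigma$, and (ii) gives the same for $\mathfrak p\in\Sigma$. Then $x=\sum u_iy_i$ is the required element.

Consider the passage from $j$ to $j+1$, slicing by $z_{j+1}=u$. The degree bound persists for any $u$. The ambient dimension drops by one. A geometric component of $B^{(j)}_{\mathfrak p}$ that is not contained in the hyperplane also drops in dimension, and one that is contained in it keeps its dimension. So the codimension of the fiber drops by at most $1$, and it does not drop unless a component of maximal dimension lies in the hyperplane. Call $\beta\in\kappa(\mathfrak p)$ \emph{forbidden} at $\mathfrak p$ if a geometric component of maximal dimension lies in $\{z_{j+1}=\beta\}$. There are at most $C$ components and each lies in at most one of these disjoint hyperplanes, so at most $C$ values are forbidden. Call $\mathfrak p\notin\Sigma$ \emph{tight} if $\operatorname{codim}B^{(j)}_{\mathfrak p}=\dim(R/\mathfrak p)+1$. At primes that are not tight,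 (i) persists for any $u$. So we need $u\in R$ that avoids the forbidden values at the tight primes and has prescribed residues at $\Sigma$.

\emph{Step 5: there are finitely many tight primes.} For $0\le h\le d$ let
\[
E_h=\{\mathfrak q:\operatorname{codim}B^{(j)}_{\mathfrak q}\le h+1\}\setminus\Sigma .
\]
This set is constructible. Indeed, the points of $B^{(j)}$ at which the local dimension of the fiber is at least $s-j-h-1$ form a closed set by semicontinuity of fiber dimension, its image in $\operatorname{Spec}R$ is constructible by Chevalley's theorem, and $\Sigma$ is a finite set of closed points. A constructible set is a finite union of irreducible locally closed sets, so it contains the generic points of the components of its closure. Let $\mathfrak p$ be tight with $\dim(R/\mathfrak p)=h$. Then $\mathfrak p\in E_h$, so $\mathfrak p\supset\mathfrak q$ for the generic point $\mathfrak q\in E_h$ of some component of $\overline{E_h}$. By (i), $\dim(R/\mathfrak q)+1\le\operatorname{codim}B^{(j)}_{\mathfrak q}\le h+1$. If $\mathfrak q\ne\mathfrak p$, then $\dim(R/\mathfrak q)\ge h+1$, a contradiction. So the tight primes with $\dim(R/\mathfrak p)=h$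 are among the finitely many generic points of $\overline{E_h}$.

\emph{Step 6: the choice of $u$.} List the tight primes and the members of $\Sigma$ as $\mathfrak p_1,\dots,\mathfrak p_v$, with larger primes first, so that $\mathfrak p_i\not\subset\mathfrak p_l$ for $i<l$. Start with $u=0$. At stage $l$ choose $\varrho\in\bigcap_{i<l}\mathfrak p_i$ with $\varrho\notin\mathfrak p_l$, which is possible because $\mathfrak p_l$ is prime, and replace $u$ by $u+\varrho w$ with $w\in R$. This does not change $u$ modulo the earlier primes. If $\mathfrak p_l\in\Sigma$, then $\varrho$ is a unit modulo $\mathfrak p_l$ and the prescribed residue is attained. If $\mathfrak p_l\notin\Sigma$, then $R/\mathfrak p_l$ has more than $C$ elements: either it is a field with more than $C$ elements, or it is a domain that is not a field and hence infinite. The map $w\mapsto u+\varrho w$ is injective on the domain $R/\mathfrak p_l$, so some $w$ avoids the at most $C$ forbidden values. The final $u$ is $u_{j+1}$.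
\end{proof}

\subsection{Proof of Theorem~\ref{thm:B}}

Let $X=\operatorname{Spec}R$ and let $A$ be an Azumaya algebra of class $\alpha$; its degree $N$ is constant since $X$ is connected. Let $T$ be a finitely generated $A$-submodule that spans the simple $A_K$-module, which has dimension $Nn$. Since $A$ is a finite algebra over the noetherian ring $R$, there is an exact sequence
\[
0\to F_d\to F_{d-1}\to\dots\to F_0\to T\to0
\]
of finitely generated $A$-modules with $F_0,\dots,F_{d-1}$ free over $A$, hence projective over $R$. The regular ring $R$ has global dimension $d$, so $F_d$ is projective over $R$, and therefore over $A$. This is where regularity is used. Let $P_+$ and $P_-$ be the direct sums of the $F_i$ with $i$ even and with $i$ odd. Then $\operatorname{rk}_RP_+-\operatorname{rk}_RP_-=Nn$.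

Choose $P'_-$ with $P_-\oplus P'_-\cong A^a$. The projective $A$-module $P_+\oplus P'_-$ has $R$-rank $Nn+aN^2=N(n+aN)$. A finitely generated projective $A$-module of rank $N(n+bN)$ with $b\ge1$ satisfies the hypothesis of Lemma~\ref{lem:split}, since $n+bN\ge d+N$; the inequality for $b=1$ is exactly the assumption $n\ge d$. The lemma splits off a copy of $A$ and leaves a finitely generated projective $A$-module of rank $N(n+(b-1)N)$. After $a$ steps we reach a twisted bundle of rank $n$. By Lemma~\ref{lem:dict} there is an Azumaya algebra of degree $n$ and class $\alpha$, and by \eqref{eq:equiv} the algebra $D$ has an Azumaya maximal order over $X$. \hfill$\square$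

\begin{thebibliography}{9}

\bibitem{AAS}
\emph{Affine Azumaya Schemes}, \texttt{https://www.emergentmind.com/topics/affine-azumaya-schemes}.

\bibitem{Thomason}
Thomason, \emph{Algebraic K-theory of group scheme actions}, Ann. of Math. Stud. 113.

\end{thebibliography}
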